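\title{A Hankel determinant of Domb numbers modulo $p^2$}

\begin{abstract}
Let $D_n$ be the Domb numbers and $p>3$ a prime. We prove that
$\det(D_{i+j})_{0\le i,j\le p-1}$ is congruent modulo $p^2$ to
$\left(\frac{-1}{p}\right)(4X^2-2p)$ if $p=X^2+3Y^2$, and to $0$ if
$p\equiv2\pmod 3$. The generating function of the $D_n$ is parametrized by eta
quotients of level $6$. A formal argument shows that the determinant is, up to
sign, the value at $4$ of a polynomial $T$ defined as a trace over the $p+1$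
isogenies of degree $p$. The value $4$ is taken at a point of complex
multiplication by $\mathbb Z[\sqrt{-3}]$, where a Newton polygon determines
$T(4)$ modulo $p^2$.
\end{abstract}

\section{Introduction}\label{sec:intro}

The Domb numbers are the integers
\[
D_n=\sum_{k=0}^n\binom nk^2\binom{2k}k\binom{2(n-k)}{n-k}\qquad(n=0,1,2,\dots).
\]
They satisfy the recurrence (see, e.g., \cite{CCL})
\begin{equation}\label{eq:rec}
(n+1)^3D_{n+1}=2(2n+1)(5n^2+5n+2)D_n-64n^3D_{n-1},
\end{equation}
which, starting from $D_0=1$, gives for $0\le n\le 8$ the values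
\begin{equation}\label{eq:values}
1,\ 4,\ 28,\ 256,\ 2716,\ 31504,\ 387136,\ 4951552,\ 65218204 .
\end{equation}
For $N\ge1$ let $H_N=\det(D_{i+j})_{0\le i,j\le N-1}$. A prime $p$ divides
$H_N$ exactly when there is a nontrivial relation
$\sum_{j<N}c_jD_{i+j}\equiv0\pmod p$ valid for all $0\le i<N$. Hankel
determinants thus test whether the beginning of the sequence, reduced modulo
$p$, obeys a short recurrence with constant coefficients.

The size $N=p$ is special. The entries are $D_0,\dots,D_{2p-2}$, and for $p>3$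
the second half repeats the first, $D_{p+n}\equiv4D_n\pmod p$ for $0\le n<p$
(Remark~\ref{rem:modp}). As we shall see in Section~\ref{sec:model}, the
determinant then collapses modulo $p$ to the single sum
$\pm\sum_{n<p}D_n4^{p-1-n}$. This sum is $0$ modulo $5$, and it is $4\cdot2^2$
modulo $7=2^2+3\cdot1^2$. The following theorem describes $H_p$ modulo $p^2$;
here $\left(\frac{\cdot}{p}\right)$ is the Legendre symbol.

\begin{theorem}\label{thm:main}
Let $p>3$ be a prime. If $p=X^2+3Y^2$ with $X,Y\in\mathbb Z$, then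
\[
\det(D_{i+j})_{0\le i,j\le p-1}\equiv\left(\frac{-1}p\right)(4X^2-2p)\pmod{p^2}.
\]
If $p\equiv2\pmod3$, then $\det(D_{i+j})_{0\le i,j\le p-1}\equiv0\pmod{p^2}$.
\end{theorem}

A prime $p>3$ has the form $X^2+3Y^2$ if and only if $p\equiv1\pmod 3$, so the
two cases cover all $p>3$. The congruence is stated as a conjecture in
\cite{Problem}, for every odd prime. The prime $3$ has to be excluded: we have
$3=0^2+3\cdot1^2$ and $H_3=2448\equiv0\pmod9$, while the right side is
$6\pmod 9$.

The shape of the answer can be guessed from its residue modulo $p$. Put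
$\pi=X+Y\sqrt{-3}$ and $\bar\pi=X-Y\sqrt{-3}$, so that $\pi\bar\pi=p$. Then
\[
\pi^2+\bar\pi^2=(\pi+\bar\pi)^2-2\pi\bar\pi=4X^2-2p ,
\]
so $4X^2-2p$ is the lift of $4X^2\bmod p$ that comes from squaring elements of
norm $p$ in $\mathbb Z[\sqrt{-3}]$. When $p\equiv 2\pmod 3$ there are no such
elements and the sum is empty. The proof follows this picture: $\pm H_p$ is
congruent to a sum of $p+1$ algebraic numbers, and when $p=\pi\bar\pi$ two of
them are $\pi^2$ and $\bar\pi^2$ while the others are divisible by $p^2$.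

The proof has three parts. Section~\ref{sec:formal} is formal: it gives
conditions on a pair of $q$-series $x,g$ under which the Hankel determinant of
the coefficients of $g$ in powers of $1/x$ is a value of a polynomial $T$
modulo $p^2$. Sections~\ref{sec:modular} and~\ref{sec:isog} supply such a pair
for the Domb numbers and construct $T$ from isogenies of degree $p$; the
outcome is $H_p\equiv\left(\frac{-1}p\right)T(4)\pmod{p^2}$.
Section~\ref{sec:cm} evaluates $T(4)$. Section~\ref{sec:compl} collects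
consequences: the primes dividing $H_p$, binomial transforms, sharpness of the
modulus, and $T(4)$ modulo $p^3$.

\section{Hankel determinants as norms}\label{sec:model}

Hankel determinants of size $N$ are easy to compute when the generating
function is a rational function with denominator of degree $N$.

\begin{lemma}\label{lem:hankel}
Let $\Lambda$ be a commutative ring, let $P\in\Lambda[t]$ be monic of degree
$N$ and $R\in\Lambda[t]$ of degree less than $N$. Expand
$R/P=\sum_{n\ge0}d_nt^{-n-1}$ in $\Lambda[[t^{-1}]]$. Then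
\[
\det(d_{i+j})_{0\le i,j\le N-1}=(-1)^{N(N-1)/2}\det m_R,
\]
where $m_R$ is multiplication by $R$ on the free $\Lambda$-module
$\Lambda[t]/(P)$.
\end{lemma}

\begin{proof}
For $f\in\Lambda[t]$ let $\lambda(f)$ be the coefficient of $t^{-1}$ in $f/P$.
A polynomial has no term in $t^{-1}$, so $\lambda(f)$ depends only on $f$
modulo $P$. Since $t^i/P=t^{i-N}+\cdots$, we have $\lambda(t^i)=0$ for
$0\le i<N-1$ and $\lambda(t^{N-1})=1$. Moreover $d_n=\lambda(t^nR)$. Write
$Rt^i\equiv\sum_{k<N}\mu_{ik}t^k\pmod P$, so that $\det(\mu_{ik})=\det m_R$.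
Then $d_{i+j}=\sum_k\mu_{ik}\lambda(t^{k+j})$. The matrix
$(\lambda(t^{k+j}))$ has zeros above the antidiagonal and ones on it, so its
determinant is the sign $(-1)^{N(N-1)/2}$ of the order-reversing permutation.
\end{proof}

For an odd prime $N=p$ the sign is $(-1)^{(p-1)/2}=\left(\frac{-1}p\right)$.
This is the origin of the Legendre symbol in Theorem~\ref{thm:main}.

\begin{example}\label{ex:five}
Let $p=5$. The values \eqref{eq:values} reduce modulo $5$ to
$1,4,3,1,1,4,1,2,4$, and the last four are $4$ times the first four. With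
$R=t^4+4t^3+3t^2+t+1$, whose coefficients are $D_0,\dots,D_4$ modulo $5$, this
says that
\[
\sum_{n\ge0}D_nt^{-n-1}\equiv R\,(t^{-5}+4t^{-10})+O(t^{-10})
=\frac{R}{t^5-4}+O(t^{-10})\pmod 5 .
\]
The determinant $H_5$ involves only $D_0,\dots,D_8$, so Lemma~\ref{lem:hankel}
gives $H_5\equiv\det m_R$ on $\mathbb F_5[t]/(t^5-4)$. Now $t^5-4=(t-4)^5$ over
$\mathbb F_5$, and in the basis $(t-4)^i$ the matrix of $m_R$ is triangular
with every diagonal entry equal to $R(4)$. Hence
$H_5\equiv R(4)^5\equiv R(4)\pmod 5$, and $R(4)\equiv R(-1)=1-4+3-1+1=0$.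
\end{example}

The example contains the three moves of the general argument: truncate the
generating function to a rational function with denominator $P$ of degree $p$,
apply Lemma~\ref{lem:hankel}, and observe that the norm of the numerator is
again a value of the numerator. Modulo $p^2$ the first move fails as it stands:
$D_6\equiv11$ but $4D_1\equiv16\pmod{25}$. The substitution $t\mapsto t^p$ is
the wrong lift of Frobenius. If $t$ is a modular function $x(q)$, there is a
better one, namely $x(q)\mapsto x(q^p)$, and the next section redoes the three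
moves with it.

\section{A formal principle modulo $p^2$}\label{sec:formal}

Throughout, congruences between Laurent series or polynomials are
coefficientwise, and $\zeta=e^{2\pi i/p}$. We use two facts about
$\mathbb Z[\zeta]$: $p^k\mathbb Z[\zeta]\cap\mathbb Z=p^k\mathbb Z$, because
$1,\zeta,\dots,\zeta^{p-2}$ is a $\mathbb Z$-basis, and
$(1-\zeta)\mathbb Z[\zeta]\cap\mathbb Z=p\mathbb Z$, because
$\mathbb Z[\zeta]/(1-\zeta)=\mathbb F_p$. We also use the Frobenius congruence
$\varphi(u)^p\equiv\varphi(u^p)\pmod p$ for $\varphi\in\mathbb Z((u))$.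

\begin{lemma}\label{lem:descent}
Let $p$ be a prime and $\varphi\in\mathbb Z((u))$. Then
$P_\varphi(t)=\prod_{j=0}^{p-1}\bigl(t-\varphi(\zeta^ju)\bigr)$ lies in
$\mathbb Z((u^p))[t]$, and $P_\varphi(t)\equiv t^p-\varphi(u^p)\pmod p$.
\end{lemma}

\begin{proof}
The substitution $u\mapsto\zeta u$ permutes the series $\varphi(\zeta^ju)$, and
so does each automorphism $\zeta\mapsto\zeta^b$ ($p\nmid b$) applied to
coefficients. A series in $\mathbb Z[\zeta]((u))$ fixed by the first contains
only powers $u^n$ with $p\mid n$, and one fixed by all of the second has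
coefficients in $\mathbb Z$. This proves the first claim. Modulo $1-\zeta$,
which divides $p$, we have
$P_\varphi\equiv(t-\varphi(u))^p\equiv t^p-\varphi(u^p)$. Both ends have
integer coefficients, so the congruence holds modulo $p$.
\end{proof}

Let $p$ be an odd prime and $\kappa=\pm1$, and let
\[
x\in\kappa q^{-1}+\mathbb Z[[q]],\qquad g\in q+q^2\mathbb Z[[q]].
\]
Since $x^{-1}=\kappa q+\cdots$, every series in $q\mathbb Z[[q]]$ is uniquely
an integral series in $x^{-1}$. Define integers $u_n$ by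
\[
\kappa g=G(x),\qquad G(t)=\sum_{n\ge0}u_nt^{-n-1};\qquad\text{then }u_0=1 .
\]
We consider two hypotheses.
\begin{itemize}
\item[(H1)] $\prod_{j=0}^{p-1}g(\zeta^jq^{1/p})=g(q)^{p+1}/g(q^p)$.
\item[(H2)] There are $T,U\in\mathbb Z[t]$ with
$T(x(q))\equiv g(q)/g(q^p)$ and
$U(x(q))\equiv x(q^p)\,g(q)/g(q^p)\pmod{p^2}$.
\end{itemize}
Write $y=x(q^p)$. The first half of (H2) reads $G(x)\equiv T(x)G(y)$, which is
the identity of Example~\ref{ex:five} with $t^p$ replaced by $y$. The series
$y$ is not a polynomial in $x$, but the second half of (H2) makes it a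
rational function, $y\equiv U(x)/T(x)$. So $R/(t^5-4)$ should be replaced by
$T/(y-u_1)=T^2/(U-u_1T)$. We let $u_1$ vary.

Put $\Lambda=\mathbb Z/p^2$. If a polynomial over $\Lambda$ has degree $e$ and
leading coefficient $c$, its value at $x(q)$ begins with $c\kappa^eq^{-e}$. The
right sides in (H2) begin with $q^{1-p}$ and $\kappa q^{1-2p}$, so modulo $p^2$
the polynomial $T$ is monic of degree $p-1$ and $U$ is monic of degree $2p-1$.
For an indeterminate $a$ we can therefore expand
\begin{equation}\label{eq:family}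
\Phi_a(t)=\frac{T(t)^2}{U(t)-aT(t)}=\sum_{n\ge0}d_n(a)t^{-n-1},
\qquad d_n(a)\in\Lambda[a].
\end{equation}

\begin{proposition}\label{prop:formal}
Assume \emph{(H1)} and \emph{(H2)}. Then
\begin{itemize}
\item[(i)] $d_n(u_1)=u_n$ in $\Lambda$ for $0\le n\le2p-2$;
\item[(ii)] $\det(d_{i+j}(a))_{0\le i,j\le p-1}=\left(\frac{-1}p\right)T(a)$
in $\Lambda[a]$.
\end{itemize}
Consequently
$\det(u_{i+j})_{0\le i,j\le p-1}\equiv\left(\frac{-1}p\right)T(u_1)\pmod{p^2}$.
\end{proposition}

\begin{proof}
The last assertion follows from (i) and from (ii) at $a=u_1$. All statements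
depend only on $T,U$ modulo $p^2$, so we may assume that $T,U$ are monic over
$\mathbb Z$ of degrees $p-1$ and $2p-1$. By (H2),
\begin{equation}\label{eq:UT}
U(x(q))\equiv x(q^p)\,T(x(q))\pmod{p^2}.
\end{equation}
Since $x(q^p)\equiv x(q)^p\pmod p$, and a nonzero polynomial over
$\mathbb F_p$ does not vanish at $x(q)$, it follows that $U\equiv t^pT\pmod p$.

\medskip\noindent\emph{Proof of (i): truncation.}
The substitution $t=x(q)$ is an isomorphism $\Lambda((t^{-1}))\to\Lambda((q))$
that preserves orders of vanishing. The series $T(x)=q^{1-p}+\cdots$ is a unit,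
so \eqref{eq:UT} gives $\Phi_{u_1}(x)=T(x)/(y-u_1)$. Both $G(y)$ and
$1/(y-u_1)$ equal $y^{-1}+u_1y^{-2}+O(y^{-3})$, and $y^{-3}=O(q^{3p})$. Hence,
in $\Lambda((q))$,
\[
G(x)=T(x)G(y)=T(x)\Bigl(\frac1{y-u_1}+O(q^{3p})\Bigr)
=\Phi_{u_1}(x)+O(q^{2p+1}),
\]
and the coefficients of $x^{-n-1}$ agree for $n+1\le2p$.

\medskip\noindent\emph{Proof of (ii), step 1: a denominator of degree $p$.}
The denominator in \eqref{eq:family} has degree $2p-1$, while
Lemma~\ref{lem:hankel} needs degree $p$. Modulo $p$ the factor $T$ cancels and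
leaves $T/(t^p-a)$; we must lift this cancellation to $\Lambda$. For a number
$a$ we have no candidate for the lift of $t^p-a$. For the generic value we do:
by \eqref{eq:UT}, $U-aT$ vanishes at $t=x(u)$ when $a=x(u^p)$. So let $Q$ be a
new variable. The homomorphism $\Lambda[a]\to\Lambda((Q))$, $a\mapsto x(Q)$, is
injective because $x(Q)=\kappa Q^{-1}+\cdots$, and it suffices to prove (ii)
for $a=x(Q)$. Let $u=Q^{1/p}$, $\alpha_j=x(\zeta^ju)$ and
$P(t)=\prod_{j=0}^{p-1}(t-\alpha_j)$. By Lemma~\ref{lem:descent},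
$P\in\mathbb Z((Q))[t]$ and $P\equiv t^p-a\pmod p$.

Divide in $\Lambda((Q))[t]$ by the monic polynomial $P$:
\[
U-aT=PK+L,\qquad\deg L<p .
\]
Modulo $p$ the left side is $(t^p-a)T\equiv PT$, so uniqueness of division
gives $K\equiv T$ and $L\equiv0\pmod p$. Write $L=pL_1$ with
$L_1\in\mathbb F_p((Q))[t]$ of degree less than $p$. Put $t=\alpha_0=x(u)$. Then
$P(\alpha_0)=0$, and $U(\alpha_0)-aT(\alpha_0)=0$ in $\Lambda((u))$ by
\eqref{eq:UT} with $q=u$. Hence $pL_1(\alpha_0)=0$, that is,
$L_1(\alpha_0)=0$ in $\mathbb F_p((u))$. For $0\ne c\in\mathbb F_p((Q))$ the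
order of $c\,\alpha_0^i$ in $u$ is congruent to $-i$ modulo $p$. These orders
are distinct for $0\le i<p$, so $1,\alpha_0,\dots,\alpha_0^{p-1}$ are linearly
independent over $\mathbb F_p((Q))$, and $L_1=0$. (For a constant $a$ this step
would fail, since $t^p-a=(t-a)^p$ over $\mathbb F_p$ has a root of degree one.)

Thus $U-aT=PK$ with $K=T+pB$ monic of degree $p-1$. As $p^2=0$, we have
$T^2=(T+pB)(T-pB)$, and so
\[
\Phi_a=\frac{T^2}{PK}=\frac RP,\qquad R=T-pB,\quad\deg R<p .
\]
By Lemma~\ref{lem:hankel},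
$\det(d_{i+j}(a))=\left(\frac{-1}p\right)\det m_R$, where $m_f$ denotes
multiplication by $f$ on $\Lambda((Q))[t]/(P)$.

\medskip\noindent\emph{Step 2: the unknown $B$ does not matter.}
Since $p^2=0$,
\[
\det m_R=\det(m_T-p\,m_B)=\det m_T-p\operatorname{tr}
\bigl(\operatorname{adj}(m_T)\,m_B\bigr),
\]
and only the trace modulo $p$ is relevant. If a matrix $M$ of size $N$ has
characteristic polynomial $t^N+c_1t^{N-1}+\dots+c_N$, then
$\operatorname{adj}M=(-1)^{N-1}(M^{N-1}+c_1M^{N-2}+\dots+c_{N-1})$; this is the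
Cayley--Hamilton theorem for the generic matrix, and hence an identity over
every ring. So modulo $p$ the matrix $\operatorname{adj}(m_T)m_B$ is
multiplication by an element of $\mathbb F_p((Q))[t]/(t^p-a)$. Every such
multiplication has trace $0$. Indeed, for $0<k<p$ multiplication by $t^k$ sends
$t^i$ to $t^{i+k}$ or $at^{i+k-p}$, so its matrix in the basis
$1,t,\dots,t^{p-1}$ has zero diagonal, and the identity has trace $p=0$.
Therefore $\det m_R=\det m_T$.

\medskip\noindent\emph{Step 3: the norm of $T$.}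
Lift to $\mathbb Z((Q))[t]/(P)$. Multiplication by $t$ has characteristic
polynomial $P$, with roots $\alpha_j$ in the domain $\mathbb Z[\zeta]((u))$, so
$\det m_T=\prod_jT(\alpha_j)$. By (H2) with $q=\zeta^ju$ we have
$T(\alpha_j)\equiv g(\zeta^ju)/g(Q)$ modulo $p^2\mathbb Z[\zeta]((u))$. By (H1)
and then (H2) with $q=Q$,
\[
\prod_jT(\alpha_j)\equiv\frac{\prod_jg(\zeta^ju)}{g(Q)^p}
=\frac{g(Q)}{g(Q^p)}\equiv T(x(Q))=T(a).
\]
The two ends lie in $\mathbb Z((Q))$, so they are congruent modulo
$p^2\mathbb Z((Q))$. This proves (ii).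
\end{proof}

Hypothesis (H1) enters only in step 3, where it replaces the congruence
$R(4)^5\equiv R(4)$ of Example~\ref{ex:five}. Without it the proof still
identifies $\det m_R$ with $\prod_jg(\zeta^ju)/g(Q)^p$, but not with $T(a)$.

\section{Eta quotients of level 6}\label{sec:modular}

We now realize the Domb numbers as the $u_n$ of a pair $(x,g)$. Let
$\mathfrak h$ be the upper half plane, $q=e^{2\pi i\tau}$ and
$\theta=q\,d/dq=(2\pi i)^{-1}d/d\tau$. For a real matrix
$\alpha=\begin{pmatrix}a&b\\c&d\end{pmatrix}$ of positive determinant, the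
weight $2$ slash operator is
$(f|\alpha)(\tau)=\det(\alpha)(c\tau+d)^{-2}f(\alpha\tau)$. It is a right
action, scalar matrices act trivially, and the chain rule gives
$(\theta\phi)|\alpha=\theta(\phi\circ\alpha)$ for holomorphic $\phi$.

Let $\eta(\tau)=q^{1/24}\prod_{n\ge1}(1-q^n)$ and $\eta_d(\tau)=\eta(d\tau)$.
We recall three facts. The function $\eta$ is holomorphic and has no zeros on
$\mathfrak h$. For $\gamma=\begin{pmatrix}a&b\\c&d\end{pmatrix}\in
SL_2(\mathbb Z)$ one has
$\eta(\gamma\tau)=\varepsilon(\gamma)(c\tau+d)^{1/2}\eta(\tau)$ with a constant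
$\varepsilon(\gamma)$, and in particular
$\eta(-1/\tau)=(\tau/i)^{1/2}\eta(\tau)$. Finally, the Gordon--Hughes--Newman
criterion: if $f=\prod_{d\mid N}\eta_d^{r_d}$ has even weight
$k=\frac12\sum r_d$, if $\sum dr_d\equiv\sum\frac Ndr_d\equiv0\pmod{24}$ and
$\prod d^{r_d}$ is a rational square, then
$f(\gamma\tau)=(c\tau+d)^kf(\tau)$ for all $\gamma\in\Gamma_0(N)$. Put
\begin{align*}
h&=\Bigl(\frac{\eta_2\eta_6}{\eta_1\eta_3}\Bigr)^6
=q\prod_{n\ge1}(1+q^n)^6(1+q^{3n})^6=q+6q^2+21q^3+\cdots,\qquad x=-\frac1h,\\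
Z&=\frac{(\eta_1\eta_3)^4}{(\eta_2\eta_6)^2}=1-4q+4q^2+\cdots,\qquad
g=Zh=\frac{(\eta_2\eta_6)^4}{(\eta_1\eta_3)^2}=q+\cdots .
\end{align*}
These functions are holomorphic without zeros on $\mathfrak h$, and
$x\in-q^{-1}+\mathbb Z[[q]]$, $g\in q+q^2\mathbb Z[[q]]$. The triple
$\bigl(\sum dr_d,\sum\frac6dr_d,\prod d^{r_d}\bigr)$ is $(24,0,2^83^2)$ for $g$
and $(-24,24,2^{-12})$ for $-x$. So $x\circ\gamma=x$ and $g|\gamma=g$ for
$\gamma\in\Gamma_0(6)$, and also $Z|\gamma=Z$ since $Z=-gx$.

\subsection*{Two involutions}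
The group $\Gamma_0(6)$ has four cusps, $\infty,0,\frac12,\frac13$. To control
functions at all of them we use
\[
W=\begin{pmatrix}3&-2\\6&-3\end{pmatrix},\qquad
W_6=\begin{pmatrix}0&-1\\6&0\end{pmatrix},
\]
with $\det W=3$, $W^2=-3$, $\det W_6=6$, $W_6^2=-6$. Let $\mathcal O$ be the
ring of integral $2\times2$ matrices whose lower left entry is divisible by
$6$; then $\Gamma_0(6)$ is the set of elements of $\mathcal O$ of determinant
$1$. The point $\tau_1=(3+\sqrt{-3})/6$, a root of $3\tau^2-3\tau+1$, is fixed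
by $W$, and $6\tau_1-3=\sqrt{-3}$.

\begin{lemma}\label{lem:W}
We have
\[
x\circ W=x,\quad g|W=-g,\quad Z|W=-Z,\quad
x\circ W_6=\frac{64}x,\quad g|W_6=-\frac Z8,\quad Z|W_6=-8g .
\]
Conjugation by $W$ or by $W_6$ maps $\mathcal O$ onto $\mathcal O$ and
$\Gamma_0(6)$ onto $\Gamma_0(6)$.
\end{lemma}

\begin{proof}
From $W\tau=(3\tau-2)/(6\tau-3)$ we read off
\[
W\tau=\begin{pmatrix}1&-2\\2&-3\end{pmatrix}3\tau,\quad
3W\tau=\begin{pmatrix}3&-2\\2&-1\end{pmatrix}\tau,\quad
2W\tau=\begin{pmatrix}1&-4\\1&-3\end{pmatrix}6\tau,\quad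
6W\tau=\begin{pmatrix}3&-4\\1&-1\end{pmatrix}2\tau .
\]
The four matrices lie in $SL_2(\mathbb Z)$, with automorphy factors $6\tau-3$,
$2\tau-1$, $6\tau-3$, $2\tau-1$. So both $\eta_1\eta_3$ and $\eta_2\eta_6$ are
multiplied under $W$ by a constant times
$\bigl((6\tau-3)(2\tau-1)\bigr)^{1/2}$, that is, by a constant times
$6\tau-3$. Hence $x\circ W=cx$ and $g|W=c'g$ with constants $c,c'$. Evaluate at
$\tau_1$, where $x$ and $g$ do not vanish: $c=1$ and $c'=3/(\sqrt{-3})^2=-1$.
Then $Z|W=-Z$ because $Z=-gx$.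

For $d\mid6$ we have $dW_6\tau=-1/(\frac6d\tau)$, so
$\eta_d(W_6\tau)=(\frac6d\tau/i)^{1/2}\eta_{6/d}(\tau)$. Thus $\eta_2\eta_6$
goes to $\sqrt3\,(\tau/i)\,\eta_1\eta_3$ and $\eta_1\eta_3$ goes to
$\sqrt{12}\,(\tau/i)\,\eta_2\eta_6$. This gives $h\circ W_6=2^{-6}/h$, hence
$x\circ W_6=-64h=64/x$, and
$g(W_6\tau)=\frac9{12}(\tau/i)^2Z(\tau)$, hence
$g|W_6=6(6\tau)^{-2}\cdot(-\frac34\tau^2)Z=-Z/8$. Slashing once more by $W_6$,
whose square is scalar, gives $Z|W_6=-8g$.

Multiplying out, with $W^{-1}=-W/3$ and $W_6^{-1}=-W_6/6$,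
\begin{align}
W_6^{-1}\begin{pmatrix}a&b\\6c&d\end{pmatrix}W_6
&=\begin{pmatrix}d&-c\\-6b&a\end{pmatrix},\label{eq:conj6}\\
W^{-1}\begin{pmatrix}a&b\\6c&d\end{pmatrix}W
&=\begin{pmatrix}-3a-6b+12c+4d&2a+3b-8c-2d\\
6(-a-2b+3c+d)&4a+6b-12c-3d\end{pmatrix}.\notag
\end{align}
So both conjugations map $\mathcal O$ into itself. They are involutions,
because $W^2$ and $W_6^2$ are scalar, and they preserve determinants.
\end{proof}

The function $x$ has a pole at $\infty$ and, being invariant under $W$, also at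
$W\infty=\frac12$; it vanishes at $0$. The next lemma recognizes polynomials in
$x$, with control of their coefficients.

\begin{lemma}\label{lem:poly}
Let $f$ be holomorphic on $\mathfrak h$ and invariant under $\Gamma_0(6)$ and
$W$. Suppose that $f$ is meromorphic at $\infty$ and that $f\circ W_6$ is
bounded as $\operatorname{Im}\tau\to\infty$. Then $f=\Pi(x)$ with
$\Pi\in\mathbb C[t]$, and $\deg\Pi$ is at most the order of the pole of $f$ at
$\infty$ (with $\deg\Pi\le0$ if there is no pole). If the $q$-expansion of $f$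
lies in $N\mathbb Z((q))$ for an integer $N$, then $\Pi\in N\mathbb Z[t]$.
\end{lemma}

\begin{proof}
Since $x^k=(-1)^kq^{-k}+\cdots\in\mathbb Z((q))$, we can remove the polar terms
and the constant term of $f$ one after another. This gives $\Pi$ with the
stated degree and coefficients such that $f_0=f-\Pi(x)$ is $O(q)$. We check
that $f_0$ is bounded at each cusp. At $\frac12=W\infty$ this holds because
$f_0\circ W=f_0$. At $0=W_6\infty$ it holds because $f\circ W_6$ is bounded and
$x\circ W_6=64/x\to0$. At $\frac23=WW_6\infty$ it holds because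
$f_0\circ WW_6=f_0\circ W_6$; and $\frac23$ is equivalent to $\frac13$, since
$\tau\mapsto\tau/(1-6\tau)+1$ comes from $\Gamma_0(6)$ and sends $\frac13$ to
$\frac23$. So $f_0$ defines a holomorphic function on the compact Riemann
surface $X_0(6)$. It is constant, and it vanishes at $\infty$.
\end{proof}

\subsection*{The generating function of the Domb numbers}
The second identity below is the theorem of Chan, Chan and Liu \cite{CCL}. We
include a proof from the recurrence \eqref{eq:rec}, because the first identity,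
which comes out on the way, will locate the point $x=4$.

\begin{proposition}\label{prop:param}
We have $(\theta h)^2=h^2Z^2(1+4h)(1+16h)$ and
$-g=\sum_{n\ge0}D_nx^{-n-1}$.
\end{proposition}

\begin{proof}
We show that $Z$, as a power series in $h$, satisfies a third order linear
differential equation equivalent to \eqref{eq:rec}. Its coefficients come from
two functions of weight $0$, both identified by Lemma~\ref{lem:poly}.

\emph{The first function} is $M=(\theta h/g)^2$. It is holomorphic on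
$\mathfrak h$ and invariant under $\Gamma_0(6)$; it is invariant under $W$
because $(\theta h)|W=\theta h$ and $g|W=-g$. Further
$(\theta h)|W_6=\theta(1/(64h))=-\theta h/(64h^2)$ and $g|W_6=-Z/8$, so
$M\circ W_6=M/(64h^2)$ and $(Mx^2)\circ W_6=64M$, which is bounded since
$M=1+O(q)$. By Lemma~\ref{lem:poly}, $Mx^2$ is a polynomial of degree at most
$2$ in $x$, that is, $M=s_0+s_1h+s_2h^2$. From $\theta h/h=1+6q+6q^2+\cdots$
and $1/Z=1+4q+12q^2+\cdots$ we get
$M=(1+10q+42q^2+\cdots)^2=1+20q+184q^2+\cdots$. With $h=q+6q^2+\cdots$ this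
gives $s_0=1$, $s_1=20$, $s_2=184-120=64$. So $M=1+20h+64h^2=(1+4h)(1+16h)$,
which is the first identity.

\emph{The second function.} For $f$ holomorphic without zeros put
$\mathcal R(f)=(2f\theta^2f-3(\theta f)^2)/f^4$; the numerator is a multiple of
the second Rankin--Cohen bracket of $f$ with itself. We claim that
$\mathcal R(f|\alpha)=\mathcal R(f)\circ\alpha$. Let $\Delta=\det\alpha$,
$J=c\tau+d$ and $\tilde f=f|\alpha$. With primes denoting $d/d\tau$ and
$f,f',f''$ evaluated at $\alpha\tau$,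
\[
\tilde f'=\Delta^2J^{-4}f'-2c\Delta J^{-3}f,\qquad
\tilde f''=\Delta^3J^{-6}f''-6c\Delta^2J^{-5}f'+6c^2\Delta J^{-4}f .
\]
In $2\tilde f\tilde f''-3\tilde f'^2$ the terms in $ff'$ and $f^2$ cancel,
leaving $\Delta^4J^{-8}(2ff''-3f'^2)$, and $\tilde f^4=\Delta^4J^{-8}f^4$. This
proves the claim. Also $\mathcal R(cf)=c^{-2}\mathcal R(f)$. Hence
$\mathcal R=\mathcal R(Z)$ is invariant under $\Gamma_0(6)$ and $W$, and
$\mathcal R\circ W_6=\mathcal R(g)/64=O(q^{-2})$, so that
$(\mathcal Rx^2)\circ W_6=(64h)^2\,\mathcal R\circ W_6$ is bounded. As before,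
$\mathcal R=r_0+r_1h+r_2h^2$. From $\theta Z=-4q+8q^2+\cdots$ and
$\theta^2Z=-4q+16q^2+\cdots$ we get
$\mathcal R=(-8q+16q^2+\cdots)(1+16q+\cdots)=-8q-112q^2+\cdots$, so
$\mathcal R=-8h-64h^2$.

\emph{The differential equation.} The definition of $\mathcal R$ is nonlinear
in $Z$; it becomes linear after one more differentiation with respect to
$\partial=Z^{-1}\theta$. From $\theta Z=Z\partial Z$ and
$\theta^2Z=Z(\partial Z)^2+Z^2\partial^2Z$ we get
$2Z\partial^2Z-(\partial Z)^2=\mathcal RZ^2$. Apply $\partial$; the terms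
$2\,\partial Z\,\partial^2Z$ cancel, and division by $Z$ gives
\[
2\partial^3Z=2\mathcal R\,\partial Z+(\partial\mathcal R)Z .
\]
Work in $\mathbb Q[[q]]=\mathbb Q[[h]]$ and let $\delta=h\,d/dh$. Then
$\partial=w\delta$ with $w=\theta h/(hZ)$ and $w^2=M$, so $w\,\delta
w=\frac12\delta M$. Therefore $\partial^2=M\delta^2+\frac12(\delta M)\delta$ and
$\partial^3=w\bigl(M\delta^3+\frac32(\delta M)\delta^2
+\frac12(\delta^2M)\delta\bigr)$. Dividing by $w$,
\[
2M\,\delta^3Z+3(\delta M)\,\delta^2Z+(\delta^2M-2\mathcal R)\,\delta Z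
-(\delta\mathcal R)Z=0,
\]
where $\delta M=20h+128h^2$, $\delta^2M-2\mathcal R=36h+384h^2$ and
$-\delta\mathcal R=8h+128h^2$. Write $Z=\sum z_nh^n$ with $z_0=1$, and take the
coefficient of $h^{n+1}$. The factor of $z_{n+1}$ is $2(n+1)^3$. The factor of
$z_n$ is $40n^3+60n^2+36n+8=4(2n+1)(5n^2+5n+2)$. The factor of $z_{n-1}$ is,
with $m=n-1$, $128m^3+384m^2+384m+128=128n^3$. This is the recurrence
\eqref{eq:rec} for $(-1)^nz_n$, so $z_n=(-1)^nD_n$. Thus
$Z=\sum D_nx^{-n}$, and $-g=Z/x$.
\end{proof}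

So the pair $(x,g)$ has $\kappa=-1$, $u_n=D_n$ and $u_1=4$. In terms of $x$ the
factor $(1+4h)(1+16h)$ is $(1-4/x)(1-16/x)$: the number $D_1=4$ is also a value
of $x$ at which $\theta h$ vanishes. Section~\ref{sec:cm} rests on this
coincidence.

\section{Isogenies of degree $p$ and the trace polynomial}\label{sec:isog}

From now on $p>3$. Hypothesis (H2) asks for a polynomial in $x$ congruent to
$g(q)/g(q^p)$. This quotient is not invariant under $\Gamma_0(6)$. It is one of
$p+1$ functions permuted by $\Gamma_0(6)$, and the other $p$ turn out to be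
divisible by $p^2$ because $g$ has weight $2$; so their sum will do. For
Section~\ref{sec:cm} we need all elementary symmetric functions, not only the
sum.

Let $\Delta_p=\{\alpha\in\mathcal O:\det\alpha=p\}$. The rows of
$\alpha\in\Delta_p$ span a sublattice $\mathbb Z^2\alpha$ of index $p$ in
$\mathbb Z^2$, and such sublattices correspond bijectively to the lines
$\ell_\alpha=\mathbb Z^2\alpha/p\mathbb Z^2$ in $\mathbb F_p^2$. (They also
correspond to the isogenies of degree $p$ from an elliptic curve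
$\mathbb C/(\mathbb Z\tau+\mathbb Z)$; we use this only as a guide.)

\begin{lemma}\label{lem:cosets}
The map $\Gamma_0(6)\alpha\mapsto\ell_\alpha$ is a bijection from
$\Gamma_0(6)\backslash\Delta_p$ to the set of the $p+1$ lines in
$\mathbb F_p^2$. Representatives are
$\alpha_\infty=\begin{pmatrix}p&0\\0&1\end{pmatrix}$ and
$\alpha_j=\begin{pmatrix}1&j\\0&p\end{pmatrix}$, $0\le j<p$.
\end{lemma}

\begin{proof}
The map is well defined since $\mathbb Z^2\gamma=\mathbb Z^2$ for
$\gamma\in\Gamma_0(6)$. If $\mathbb Z^2\alpha=\mathbb Z^2\alpha'$, then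
$\gamma=\alpha'\alpha^{-1}\in SL_2(\mathbb Z)$, and
$p\gamma=\alpha'\operatorname{adj}(\alpha)\in\mathcal O$. As $p$ is prime to
$6$, the lower left entry of $\gamma$ is divisible by $6$. So the map is
injective. The matrices $\alpha_\infty,\alpha_j$ give the lines spanned by
$(0,1)$ and $(1,j)$, which are all lines.
\end{proof}

For $\alpha\in\Delta_p$ put
\[
r_\alpha=\frac{p\,g}{g|\alpha}.
\]
This function is holomorphic on $\mathfrak h$ and, like $x\circ\alpha$, depends
only on the coset $\Gamma_0(6)\alpha$. On the representatives,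
\begin{equation}\label{eq:reps}
r_{\alpha_\infty}=\frac{g(q)}{g(q^p)},\qquad r_{\alpha_j}=p^2s_j,\qquad
s_j=\frac{g(q)}{g(\zeta^jq^{1/p})} .
\end{equation}

\begin{lemma}\label{lem:perm}
Let $V$ be a rational matrix of positive determinant with
$V^{-1}\mathcal OV=\mathcal O$. Then $\alpha\mapsto\beta=V^{-1}\alpha V$
permutes $\Gamma_0(6)\backslash\Delta_p$. If $g|V=\pm g$ and $x\circ V=x$, then
$r_\alpha\circ V=r_\beta$ and $x\circ\alpha V=x\circ\beta$. If $V=W_6$, then
$r_\alpha\circ V=pZ/(Z|\beta)$ and $x\circ\alpha V=64/(x\circ\beta)$.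
\end{lemma}

\begin{proof}
Conjugation by $V$ preserves $\Delta_p$ and $\Gamma_0(6)$, hence permutes the
cosets. The automorphy factors of $V$ cancel in a quotient of two functions of
weight $2$, and $\alpha V=V\beta$. So
$r_\alpha\circ V=p\,(g|V)/\bigl((g|V)|\beta\bigr)$ and
$x\circ\alpha V=(x\circ V)\circ\beta$. Now insert $g|V$ and $x\circ V$, using
Lemma~\ref{lem:W} for $W_6$.
\end{proof}

\begin{lemma}\label{lem:H1}
The series $g$ satisfies \emph{(H1)}.
\end{lemma}

\begin{proof}
Write $g=q\prod_{d\mid6}\prod_n(1-q^{dn})^{r_d}$. Fix $d\mid6$, so $p\nmid d$.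
The product $\prod_j(1-\zeta^{jdn}q^{dn/p})$ equals $1-q^{dn}$ if $p\nmid n$,
and $(1-q^{dn/p})^p$ if $p\mid n$. Therefore
\[
\prod_j\prod_n(1-\zeta^{jdn}q^{dn/p})
=\prod_{p\nmid n}(1-q^{dn})\prod_{m}(1-q^{dm})^p
=\frac{\prod_n(1-q^{dn})^{p+1}}{\prod_n(1-q^{pdn})}.
\]
Finally $\prod_j\zeta^jq^{1/p}=\zeta^{p(p-1)/2}q=q=q^{p+1}/q^p$.
\end{proof}

\begin{proposition}\label{prop:Pi}
For $1\le k\le p+1$ let $e_k$ be the $k$-th elementary symmetric function of
the $p+1$ functions $r_\alpha$, $\alpha\in\Gamma_0(6)\backslash\Delta_p$. Then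
$e_k=\Pi_k(x)$ with
\begin{equation}\label{eq:Pi}
\Pi_1\in\mathbb Z[t],\qquad\Pi_k\in p^{2k-1}\mathbb Z[t]\quad(2\le k\le p),
\qquad\Pi_{p+1}=p^{2p}.
\end{equation}
Moreover $\sum_\alpha r_\alpha\cdot(x\circ\alpha)=U(x)$ with
$U\in\mathbb Z[t]$, and $T=\Pi_1$ and $U$ satisfy \emph{(H2)}.
\end{proposition}

\begin{proof}
Let $f=\sum_\alpha r_\alpha\cdot(x\circ\alpha)$. We apply
Lemma~\ref{lem:poly} to $e_k$ and $f$. They are holomorphic on $\mathfrak h$,
and invariant under $\Gamma_0(6)$ and $W$ by Lemmas~\ref{lem:W}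
and~\ref{lem:perm}. After composing with $W_6$, the functions $r_\alpha$ become
$pZ/(Z|\beta)$, which depends only on the coset of $\beta$; on the
representatives these are $Z(\tau)/Z(p\tau)$ and
$p^2Z(\tau)/Z(\frac{\tau+j}p)$. They are bounded as
$\operatorname{Im}\tau\to\infty$ because $Z\to1$, and $64/x(\beta\tau)\to0$. So
$e_k\circ W_6$ and $f\circ W_6$ are bounded. It remains to find the
$q$-expansions.

Let $E_k$ be the elementary symmetric functions of $s_0,\dots,s_{p-1}$, with
$E_0=1$ and $E_{p+1}=0$. With $u=q^{1/p}$ we have $s_j=\varphi(\zeta^ju)$ for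
$\varphi(u)=g(u^p)/g(u)\in\mathbb Z((u))$. By Lemma~\ref{lem:descent},
$E_k\in\mathbb Z((q))$ for all $k$, and $E_k\in p\mathbb Z((q))$ for
$1\le k\le p-1$. By Lemma~\ref{lem:H1},
$E_p=g(q)^p/\prod_jg(\zeta^jq^{1/p})=g(q^p)/g(q)$, so
$r_{\alpha_\infty}E_p=1$. By \eqref{eq:reps},
\[
e_k=p^{2k}E_k+r_{\alpha_\infty}\,p^{2k-2}E_{k-1},
\qquad r_{\alpha_\infty}\in\mathbb Z((q)).
\]
Hence $e_1\in\mathbb Z((q))$ with $e_1\equiv g(q)/g(q^p)\pmod{p^2}$; next
$e_k\in p^{2k-1}\mathbb Z((q))$ for $2\le k\le p$; and $e_{p+1}=p^{2p}$.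
Lemma~\ref{lem:poly} gives \eqref{eq:Pi}. Finally
$f=x(q^p)g(q)/g(q^p)+p^2\sum_js_j\,x(\zeta^ju)$, and the last sum lies in
$\mathbb Z((q))$ by Lemma~\ref{lem:descent} applied to $\varphi(u)x(u)$.
\end{proof}

We call $T$ the \emph{trace polynomial}: $T(x(\tau))=\sum_\alpha
r_\alpha(\tau)$. Propositions~\ref{prop:formal}, \ref{prop:param}
and~\ref{prop:Pi} and Lemma~\ref{lem:H1} give the following.

\begin{corollary}\label{cor:T4}
For every prime $p>3$, $H_p\equiv\left(\frac{-1}p\right)T(4)\pmod{p^2}$.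
\end{corollary}

\begin{remark}\label{rem:modp}
Modulo $p$ we recover Example~\ref{ex:five} for every $p>3$. From
$G(x)\equiv T(x)G(y)$ and $y\equiv x^p$ we get $G(t)\equiv T(t)G(t^p)\pmod p$.
Write $T\equiv\sum_{n<p}\tau_nt^{p-1-n}$. The coefficient of $t^{-mp-n-1}$
gives $D_{mp+n}\equiv D_m\tau_n$ for $0\le n<p$. For $m=0$ this says
$\tau_n\equiv D_n$, so $T(4)\equiv\sum_{n<p}D_n4^{p-1-n}$, and for $m=1$ it
says $D_{p+n}\equiv4D_n\pmod p$. For $p=7$ the values \eqref{eq:values} reduce
to $1,4,0,4,0,4,1$ for $n\le6$, and Horner's scheme at $4$ produces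
$1,1,4,6,3,2,2$. So $H_7\equiv-2\pmod7$, in agreement with the value
$\left(\frac{-1}7\right)(4\cdot2^2-14)=-2$ that Theorem~\ref{thm:main} gives
modulo $49$.
\end{remark}

\section{The trace polynomial at two CM points}\label{sec:cm}

To evaluate $T(4)=\sum_\alpha r_\alpha(\tau_0)$ we need a point $\tau_0$ with
$x(\tau_0)=4$ and information on the individual terms. The point comes from the
fixed point of $W$.

\begin{lemma}\label{lem:points}
Let $\tau_1=(3+\sqrt{-3})/6$, $\tau_0=W_6\tau_1=(-3+\sqrt{-3})/12$ and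
$W'=\begin{pmatrix}3&1\\-12&-3\end{pmatrix}$. Then $x(\tau_1)=16$ and
$x(\tau_0)=4$. For $(\tau_*,V)=(\tau_0,W')$ and for $(\tau_*,V)=(\tau_1,W)$ the
following hold: $V\in\mathcal O$ has trace $0$ and determinant $3$,
$V^{-1}\mathcal OV=\mathcal O$, $x\circ V=x$, $g|V=-g$, $V\tau_*=\tau_*$, and
the automorphy factor of $V$ at $\tau_*$ is $\pm\sqrt{-3}$.
\end{lemma}

\begin{proof}
Evaluating $(\theta h)|W=\theta h$ at $\tau_1$ gives
$\theta h(\tau_1)=\frac3{-3}\theta h(\tau_1)$, so $\theta h(\tau_1)=0$. By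
Proposition~\ref{prop:param}, $h(\tau_1)$ is $-\frac14$ or $-\frac1{16}$. A
crude estimate decides. We have $q_1=e^{2\pi i\tau_1}=-e^{-\pi/\sqrt3}$, and
$|q_1|<\frac16$ because $\pi/\sqrt3>1.8>\log6$. In the product for $h$ the
factors with odd $n$ lie in $(0,1)$. For the others use $1+s\le e^s$, and then
$e^s\le1/(1-s)$ for $s<1$:
\[
|h(\tau_1)|<\frac16\exp\Bigl(6\sum_{m\ge1}(6^{-2m}+6^{-6m})\Bigr)
=\frac16\exp\Bigl(\frac6{35}+\frac6{6^6-1}\Bigr)
<\frac16e^{3/17}\le\frac{17}{84}<\frac14 .
\]
So $h(\tau_1)=-\frac1{16}$, $x(\tau_1)=16$, and $x(\tau_0)=64/16=4$.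

The assertions on $(\tau_1,W)$ were shown in Section~\ref{sec:modular}. By
\eqref{eq:conj6} with $(a,b,c,d)=(3,-2,1,-3)$ we have $W'=-W_6^{-1}WW_6$. So
$W'$ normalizes $\mathcal O$ and fixes $W_6^{-1}\tau_1=W_6\tau_1=\tau_0$. By
Lemma~\ref{lem:W}, $x\circ W'=64/(x\circ WW_6)=64/(x\circ W_6)=x$ and
$g|W'=(-\frac18Z)|WW_6=\frac18Z|W_6=-g$. The automorphy factor is
$-12\tau_0-3=-\sqrt{-3}$.
\end{proof}

The point $\tau_0$ is a root of $12\tau^2+6\tau+1$, of discriminant $-12$, and
the ring $\mathbb Z[W']\cong\mathbb Z[\sqrt{-3}]$ fixes it. An element of norm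
$p$ in this ring is an element of $\Delta_p$ fixing $\tau_0$, for which
$r_\alpha(\tau_0)$ is explicit. The remaining terms are not explicit, but
\eqref{eq:Pi} controls their $p$-adic sizes through a Newton polygon.

Let $v$ be the $p$-adic valuation on $\overline{\mathbb Q}_p$ with $v(p)=1$. We
recall the theorem on Newton polygons. Let
$F=S^N+c_1S^{N-1}+\dots+c_N\in\mathbb Q_p[S]$ with $c_0=1$ and $c_N\ne0$, and
take the lower convex hull of the points $(k,v(c_k))$ with $c_k\neq0$. If a
side has slope $m$ and horizontal length $l$, then $F$ has exactly $l$ roots of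
valuation $m$ in $\overline{\mathbb Q}_p$, counted with multiplicity.

\begin{proposition}\label{prop:cm}
Let $p>3$ and $x_*\in\{4,16\}$. If $p=X^2+3Y^2$, then
$T(x_*)\equiv4X^2-2p\pmod{p^2}$. If $p\equiv2\pmod3$, then
$T(x_*)\equiv0\pmod{p^2}$.
\end{proposition}

\begin{proof}
Let $(\tau_*,V)$ be the pair of Lemma~\ref{lem:points} with $x(\tau_*)=x_*$,
and let
\begin{equation}\label{eq:F}
F(S)=\prod_\alpha\bigl(S-r_\alpha(\tau_*)\bigr)
=S^{p+1}+\sum_{k=1}^{p+1}c_kS^{p+1-k},\qquad c_k=(-1)^k\Pi_k(x_*).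
\end{equation}
By \eqref{eq:Pi}, $F\in\mathbb Z[S]$, $c_1=-T(x_*)$, and
\begin{equation}\label{eq:val}
v(c_k)\ge2k-1\quad(2\le k\le p),\qquad v(c_{p+1})=2p .
\end{equation}

\medskip\noindent\emph{The case $p\equiv2\pmod3$.}
Here we show that the roots of $F$ come in equal pairs, while a small $v(c_1)$
would isolate one root. By Lemma~\ref{lem:perm} and $V\tau_*=\tau_*$,
\[
r_\alpha(\tau_*)=r_\beta(\tau_*),\qquad\beta=V^{-1}\alpha V .
\]
The map $\alpha\mapsto\beta$ is an involution on cosets, since $V^2=-3$. We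
compute it on lines. From $V^2=-3$ we get
$3\mathbb Z^2\subset\mathbb Z^2V\subset\mathbb Z^2$, hence
$3\mathbb Z^2\beta\subset\mathbb Z^2V\beta\subset\mathbb Z^2\beta$. As $3$ is
invertible modulo $p$, the lattices $\mathbb Z^2\beta$ and
$\mathbb Z^2V\beta=\mathbb Z^2\alpha V$ have the same image in
$\mathbb F_p^2$, that is, $\ell_\beta=\ell_\alpha V$. A fixed line would give an
eigenvalue $\lambda\in\mathbb F_p$ of $V$ with $\lambda^2=-3$, and $-3$ is not
a square modulo an odd prime $p\equiv2\pmod3$. So the involution has no fixed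
point, and every root of $F$ has even multiplicity. Multiplicities of roots of
$F\in\mathbb Z[S]$ are the same in $\mathbb C$ and in
$\overline{\mathbb Q}_p$. Hence the number of roots of any given valuation is
even.

Suppose that $m=v(c_1)\in\{0,1\}$. By \eqref{eq:val},
$v(c_k)/k\ge2-\frac1k>1\ge m$ for $2\le k\le p$, and
$v(c_{p+1})/(p+1)=2p/(p+1)>1\ge m$. So all points $(k,v(c_k))$ with $k\ge2$ lie
strictly above the line through $(0,0)$ and $(1,m)$. The first side of the
Newton polygon then has slope $m$ and length $1$, and $F$ has exactly one root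
of valuation $m$. This is a contradiction, so $v(c_1)\ge2$.

\medskip\noindent\emph{The case $p=X^2+3Y^2$.}
Let $\pi=X+Y\sqrt{-3}$ and $\bar\pi=X-Y\sqrt{-3}$. The matrices
$\alpha_\pm=X\pm YV\in\mathcal O$ fix $\tau_*$ and have determinant
$X^2\pm XY\operatorname{tr}V+Y^2\det V=p$. Let $J=\pm\sqrt{-3}$ be the
automorphy factor of $V$ at $\tau_*$. That of $\alpha_\pm$ is $X\pm YJ$, so
$(g|\alpha_\pm)(\tau_*)=p(X\pm YJ)^{-2}g(\tau_*)$ and
$r_{\alpha_\pm}(\tau_*)=(X\pm YJ)^2$. Thus $\pi^2$ and $\bar\pi^2$ are roots of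
$F$.

Neither $X$ nor $Y$ is divisible by $p$: if one were, so would be the other, as
$p\ne3$, and then $p^2\mid p$. So $-3\equiv(X/Y)^2\pmod p$, and Hensel's lemma
gives an embedding $\mathbb Z[\sqrt{-3}]\subset\mathbb Z_p$. Since
$\pi\bar\pi=p$, one of $\pi,\bar\pi$ has valuation $0$ and the other has
valuation $1$. So $F$ has a root of valuation $0$. As $p\mid c_k$ for $k\ge2$,
this forces $v(c_1)=0$, for otherwise all slopes would be positive. The first
side of the polygon therefore joins $(0,0)$ to $(1,0)$. The segment from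
$(1,0)$ to $(p+1,2p)$ has slope $2$ and height $2k-2$ at $k$, so by
\eqref{eq:val} the points with $2\le k\le p$ lie strictly above it, and it is
the second and last side. Hence $F$ has one root of valuation $0$ and $p$ roots
of valuation $2$. The roots $\pi^2$ and $\bar\pi^2$ have valuations $0$ and $2$
in some order, so they are two different members of the list of roots. The sum
of all roots is $T(x_*)$, and therefore the integer
$T(x_*)-(\pi^2+\bar\pi^2)$ is a sum of $p-1$ roots of valuation $2$. It is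
divisible by $p^2$, and $\pi^2+\bar\pi^2=4X^2-2p$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Combine Corollary~\ref{cor:T4} with Proposition~\ref{prop:cm} for $x_*=4$.
\end{proof}

The hypothesis $p>3$ was used in Lemmas~\ref{lem:cosets} and~\ref{lem:H1},
where $p$ must be prime to the level $6$, and in both cases of
Proposition~\ref{prop:cm}. For $p=3$ one has $\pi=\pm\sqrt{-3}$ and
$\pi^2=\bar\pi^2$, so the two distinguished roots no longer have different
valuations.

\section{Complements}\label{sec:compl}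

\begin{corollary}\label{cor:class}
For a prime $p\ne3$ the following are equivalent: $p\mid H_p$; $p^2\mid H_p$;
$p\equiv2\pmod3$.
\end{corollary}

\begin{proof}
Let $p>3$. If $p\equiv1\pmod3$, then $p=X^2+3Y^2$ and $H_p\equiv\pm4X^2
\not\equiv0\pmod p$; if $p\equiv2\pmod3$, then $p^2\mid H_p$. For $p=2$ we have
$H_2=28-16=12\equiv0\pmod4$.
\end{proof}

So the second congruence of Theorem~\ref{thm:main} also holds for $p=2$, and
$3$ is the only exceptional prime.

\begin{corollary}\label{cor:binom}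
Let $p>3$, let $b,c$ be integers with $p\nmid c$, and put
$D_n^{(b,c)}=\sum_k\binom nkb^{n-k}c^kD_k$. Then
$\det(D^{(b,c)}_{i+j})_{0\le i,j\le p-1}=c^{p(p-1)}H_p$, and this determinant
satisfies the congruences of Theorem~\ref{thm:main}.
\end{corollary}

\begin{proof}
Let $\mathcal L$ be the linear form on $\mathbb Z[z]$ with
$\mathcal L(z^n)=D_n$. Then $D_n^{(b,c)}=\mathcal L((cz+b)^n)$. Both matrices
are Gram matrices of the form $(f_1,f_2)\mapsto\mathcal L(f_1f_2)$, for the
families $z^i$ and $(cz+b)^i$, $0\le i<p$. The transition matrix is triangular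
with diagonal entries $c^i$, so its determinant is $c^{p(p-1)/2}$, and it
enters twice. Finally $c^{p(p-1)}\equiv1\pmod{p^2}$ by Euler's theorem.
\end{proof}

\begin{proposition}\label{prop:sharp}
We have $H_5=12^4\cdot5^2\cdot826751$, which is not divisible by $5^3$. So the
modulus $p^2$ in Theorem~\ref{thm:main} cannot be replaced by $p^3$.
\end{proposition}

\begin{proof}
Take $(b,c)=(-4,1)$ in Corollary~\ref{cor:binom}, which does not change the
determinant. From \eqref{eq:values}, the numbers $C_n=D_n^{(-4,1)}$,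
$0\le n\le8$, are
\[
1,\ 0,\ 12,\ 48,\ 540,\ 4320,\ 42240,\ 403200,\ 4038300 .
\]
The upper left $2\times2$ block of $(C_{i+j})$ is diagonal with entries $1$ and
$12$. Eliminating with these pivots leaves the matrix with entries
$C_{i+j}-C_iC_j-C_{i+1}C_{j+1}/12$ for $2\le i,j\le4$, all divisible by $12$:
\[
H_5=12\cdot12^3\det\begin{pmatrix}17&132&1540\\132&1303&15240\\
1540&15240&182625\end{pmatrix}.
\]
Expanding along the first row, the last determinant is
$17\cdot5702775-132\cdot636900+1540\cdot5060=20668775=5^2\cdot826751$.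
\end{proof}

The proof of Theorem~\ref{thm:main} evaluates a whole family of determinants.
With $T,U$ from Proposition~\ref{prop:Pi} and $d_n(a)$ defined by
\eqref{eq:family}, Proposition~\ref{prop:formal}(ii) says that
$\det(d_{i+j}(a))_{0\le i,j\le p-1}=\left(\frac{-1}p\right)T(a)$ identically in
$(\mathbb Z/p^2)[a]$. Theorem~\ref{thm:main} is the value at $a=4$, and
Proposition~\ref{prop:cm} shows that the value at $a=16$ is the same. For the
trace polynomial itself one more $p$-adic digit is available.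

\begin{proposition}\label{prop:cube}
If $p=X^2+3Y^2>3$, then
\[
T(4)\equiv4X^2-2p-\frac{p^2}{4X^2}\pmod{p^3}.
\]
\end{proposition}

\begin{proof}
Let $F$ be the polynomial \eqref{eq:F} for $x_*=4$, and let
$\rho\in\{\pi^2,\bar\pi^2\}$ be its root of valuation $0$, an element of
$\mathbb Z_p^\times$. Write $F=(S-\rho)(S^p+b_1S^{p-1}+b_2S^{p-2}+\cdots)$ over
$\mathbb Z_p$. The roots of the second factor have valuation $2$, so
$v(b_2)\ge4$. From $c_2=b_2-\rho b_1$ and $v(c_2)\ge3$ we get $v(b_1)\ge3$, and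
so $T(4)=-c_1=\rho-b_1\equiv\rho\pmod{p^3}$. Since $\pi^2\bar\pi^2=p^2$, we have
$\rho+p^2/\rho=4X^2-2p$. In particular $\rho\equiv4X^2\pmod p$, and hence
$\rho=4X^2-2p-p^2/\rho\equiv4X^2-2p-p^2/(4X^2)\pmod{p^3}$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{CCL}
Chan, Chan and Liu, \emph{Adv. Math.} \textbf{186} (2004), 396--410.

\bibitem{Problem}
\emph{Nt.Number Theory -- Effective Algorithm To Calculate The $p$-Adic
Valuation Of $p$-Adic Algebraic Numbers},
\texttt{https://proxies-free.com/tag/numbers/}.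

\end{thebibliography}
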